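# Fusion-minimal finite groups are strictly $p$-constrained

## Fusion-minimality, strict constraint and blocks: the theorem

**Theorem A.** Let $p$ be a prime and $G$ a finite group with Sylow $p$-subgroup $S$. The following are equivalent:

1. $G$ is fusion-minimal;
2. $C_G(S)\le S$, and there are no $P<S$ with $N_S(P)\in\mathrm{Syl}_p(N_G(P))$ and $g\in C_G(P)$ with $S\cap S^g=P$;
3. $C_G(O_p(G))\le O_p(G)$.

If $p$ is odd, these are also equivalent to:

4. $G$ has exactly one $p$-block.

**Corollary B.** A saturated fusion system $\mathcal F$ on $S$ satisfies $\Omega_{\mathcal F}\cong{}_SG_S$ for some finite group $G$ realizing $\mathcal F$ if and only if $\mathcal F$ is constrained; $G$ is then the model of $\mathcal F$, unique up to isomorphism.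

Here $S^g=g^{-1}Sg$. A group satisfying (3) is called *strictly $p$-constrained*. In words: let $S$ act on $G$ by left and by right multiplication. This two-sided action remembers the fusion system $\mathcal F_S(G)$, and there is a smallest set with two commuting $S$-actions which remembers the same fusion system. When is $G$ itself that smallest set? The theorem answers: exactly when $O_p(G)$ contains its centralizer.

Gelvin and Reeh showed that strictly $p$-constrained groups are fusion-minimal, which is (3)⇒(1). The converse (1)⇒(3) was posed as a conjecture for all primes. Gelvin and Lynd announced a proof for $p$ odd, and the essential open case was $p=2$. The theorem says that the conjecture is true for every prime. We prove both directions.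

Condition (2) is the hinge. It mentions no bisets, only the intersections $S\cap S^g$. We first turn (1) into (2). Then block theory disposes of nearly every group violating (3), and for the remaining ones, which involve $M_{22}$ and $M_{24}$, we produce a forbidden pair $(P,g)$ by hand.

## Bisets, stabilizers and the minimal characteristic biset

Write $c_g(u)=gug^{-1}$.

**Definition (fusion systems).** A *fusion system* on a finite $p$-group $S$ is a category $\mathcal F$ whose objects are the subgroups of $S$. Its morphisms are injective group homomorphisms; they include all maps $c_s|_P:P\to Q$ with $s\in S$ and $sPs^{-1}\le Q$; and every $\varphi\in\operatorname{Hom}_{\mathcal F}(P,Q)$ is the composite of an isomorphism $P\to\varphi(P)$ of $\mathcal F$ (so its inverse is in $\mathcal F$) and the inclusion $\varphi(P)\le Q$. It is *saturated* if every subgroup of $S$ is $\mathcal F$-isomorphic to some $P\le S$ such that $\mathrm{Aut}_S(P)$ is a Sylow $p$-subgroup of $\mathrm{Aut}_{\mathcal F}(P)$ and every $\mathcal F$-isomorphism $\varphi:R\to P$ extends, within $\mathcal F$, to $\{x\in N_S(R):\varphi c_x\varphi^{-1}\in\mathrm{Aut}_S(P)\}$.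

If $S\in\mathrm{Syl}_p(G)$, the system $\mathcal F_S(G)$, with $\operatorname{Hom}(P,Q)=\{c_g|_P: g\in G,\ gPg^{-1}\le Q\}$, is saturated. We say that $G$ *realizes* $\mathcal F$ if $\mathcal F=\mathcal F_S(G)$. Except in Corollary B, we always have $\mathcal F=\mathcal F_S(G)$.

**Conventions.** Put $T=S\times S$ and $\Gamma=G\times G$, so $T\in\mathrm{Syl}_p(\Gamma)$. An $(S,S)$-biset is a finite set with commuting left and right $S$-actions; it is the same as a $T$-set, via $(x,y)\omega=x\omega y^{-1}$. The larger group $\Gamma$ acts on $G$ by the same formula. For $P\le S$ put $\Delta P=\{(u,u):u\in P\}$. For a $T$-set $X$ and $Q\le T$, let $c_Q(X)$ be the number of orbits of $X$ isomorphic to $T/Q$.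

For $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal F}(Q,S)$, let $S\times_{(Q,\varphi)}S$ be the quotient of $S\times S$ by $(xq,y)\sim(x,\varphi(q)y)$. In it, $(a,b)[1,1]=[a,b^{-1}]$, and this equals $[1,1]$ exactly when $(a,b)=(q,\varphi(q))$ for some $q\in Q$. If $\varphi=c_g|_Q$, this stabilizer is $(1,g)\Delta Q(1,g)^{-1}$. Conversely, a subgroup $(a,b)\Delta P(a,b)^{-1}\le T$ equals $\{(q,\varphi(q)):q\in aPa^{-1}\}$ with $\varphi=c_{ba^{-1}}$. Hence these bisets are exactly the transitive $T$-sets whose stabilizers are $\Gamma$-conjugate to some $\Delta P$, $P\le S$. (Writing $\{(\varphi(q),q)\}$ instead gives the same family, as $\mathcal F$ contains inverses of its isomorphisms.)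

**Definition (characteristic biset).** An $(S,S)$-biset $\Omega$ is *$\mathcal F$-characteristic* if

(i) it is *$\mathcal F$-generated*: every transitive sub-biset is isomorphic to some $S\times_{(Q,\varphi)}S$ with $Q\le S$, $\varphi\in\operatorname{Hom}_{\mathcal F}(Q,S)$;

(ii) it is *$\mathcal F$-stable*: for all $Q\le S$ and $\varphi\in\operatorname{Hom}_{\mathcal F}(Q,S)$, restricting the left action along $\varphi$ and along $Q\hookrightarrow S$ gives isomorphic $(Q,S)$-bisets, and similarly on the right;

(iii) $|\Omega|/|S|$ is prime to $p$.

We take from the theory of these bisets the following fact: there is a unique minimal $\mathcal F$-characteristic biset $\Omega_{\mathcal F}$, and it is isomorphic to a sub-biset of every $\mathcal F$-characteristic biset.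

Stability becomes easy to handle through fixed points. For a finite group $H$ and a finite $H$-set $X$, the numbers $|X^K|$, $K\le H$, are the *marks* of $X$. Grouping orbits by stabilizer up to conjugacy,
$$|X^K|=\sum_{J}c_J(X)\,|(H/J)^K|,\qquad |(H/K)^K|=|N_H(K):K|, \tag{E1}$$
and $(H/J)^K\ne\emptyset$ only if $K$ is conjugate into $J$. So one can solve for $c_K(X)$ from the largest $K$ downwards: the marks at subgroups $\geq K$ determine $c_K(X)$. In particular two $H$-sets with the same marks are isomorphic (Burnside), and two $H$-sets with the same marks at all nontrivial subgroups have the same multiplicities of non-free orbits.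

**Lemma 1.** Let $\mathcal F=\mathcal F_S(G)$. A $T$-set $X$ is $\mathcal F$-stable if and only if $|X^R|=|X^{R'}|$ whenever $R,R'\le T$ are conjugate in $\Gamma$.

*Proof.* Let $X$ be stable, $R\le T$ with projections $P_1,P_2\le S$, and let $(a,b)\in\Gamma$ conjugate $R$ into $T$. Left stability for $c_a:P_1\to S$ gives $|X^R|=|X^{(c_a\times1)(R)}|$. The group $(c_a\times 1)(R)$ lies in $S\times P_2$, so right stability for $c_b:P_2\to S$ gives $|X^{(c_a\times1)(R)}|=|X^{(c_a\times c_b)(R)}|$. Conversely, let marks be constant on $\Gamma$-classes and $\varphi=c_g|_Q$. For $R\le Q\times S$ the mark at $R$ of the restriction along $\varphi$ is $|X^{(\varphi\times1)(R)}|$, and $(\varphi\times1)(R)=(g,1)R(g,1)^{-1}$. So the two restrictions have equal marks and are isomorphic. The right-hand version is the same. $\square$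

**The biset ${}_SG_S$ is characteristic.** We have $xgy^{-1}=g$ iff $x=gyg^{-1}$, so
$$\mathrm{Stab}_T(g)=\{(gbg^{-1},b):b\in S\cap S^g\}. \tag{E2}$$
This is $\Gamma$-conjugate to $\Delta(S\cap S^g)$, which gives (i). As $G$ is even a $\Gamma$-set, $G^{\gamma R\gamma^{-1}}=\gamma(G^R)$, so (ii) holds by Lemma 1. And $|G:S|$ is prime to $p$.

**Definition (fusion-minimal).** $G$ is *fusion-minimal* if ${}_SG_S\cong\Omega_{\mathcal F}$ for $\mathcal F=\mathcal F_S(G)$.

**Definition (fully normalized).** $P\le S$ is *fully normalized* if $N_S(P)\in\mathrm{Syl}_p(N_G(P))$; likewise $Q\le T$ is fully normalized if $N_T(Q)\in\mathrm{Syl}_p(N_\Gamma(Q))$.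

Every class of $p$-subgroups of $G$ has a fully normalized member in $S$: take a Sylow $p$-subgroup $N$ of $N_G(P)$ and conjugate $N$ into $S$. The same holds for $\Gamma$ and $T$. For example, let $G=S_4$, $p=2$, $V=O_2(S_4)$ and $S=V\langle(12)\rangle$. The subgroup $\langle(12)(34)\rangle$ has normalizer $S$, so it is fully normalized. Its conjugate $\langle(13)(24)\rangle$ has normalizer of order $8$ in $G$ but only $V$ in $S$, so it is not.

## Sylow subgroups of order $p$, and the symmetric group $S_4$

If $p\nmid|G|$, then $S=1$, a characteristic biset is just a finite set of size prime to $p$, and $\Omega_{\mathcal F}$ is a point. So $G$ is fusion-minimal iff $G=1$, which is also what (2) and (3) say.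

Let $|S|=p$. Put $A=\mathrm{Aut}_{\mathcal F}(S)=N_G(S)/C_G(S)$, of order prime to $p$, and $\Delta_\varphi=\{(\varphi(s),s):s\in S\}$. An orbit $T/W$ contributes $|S|/|W|$ to $|\Omega|/|S|$, so a characteristic biset $\Omega$ has an orbit with stabilizer of order $p$, some $\Delta_\varphi$ with $\varphi\in A$. The $\Delta_\psi$, $\psi\in A$, are all $\Gamma$-conjugate, so by Lemma 1 each has a fixed point in $\Omega$, and the stabilizer of that point is exactly $\Delta_\psi$. Thus $\Omega$ contains $\bigsqcup_{\psi\in A}T/\Delta_\psi$. This set has mark $|T:\Delta_\psi|=p$ at every $\Delta_\psi$ and size $|A|p$ with $p\nmid|A|$, so it is characteristic. Hence $|\Omega_{\mathcal F}|=p|A|$, and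
$$|G|\ge|N_G(S)|=|A|\,|C_G(S)|\ge|A|\,p$$
shows that $G$ is fusion-minimal iff $S\trianglelefteq G$ and $C_G(S)=S$. Condition (2) says the same: here $P=1$ is the only proper subgroup, it is fully normalized, and $S\cap S^g=1$ for some $g$ iff $S$ is not normal. Condition (3) says the same too, because $O_p(G)=1$ would force $G=1$. So the theorem's equivalence (1)–(3) is elementary when $|S|=p$. For instance $S_3$ is fusion-minimal for $p=3$, but not for $p=2$: there $6=2+4$, and the orbit of size $4$ has trivial stabilizer and is superfluous.

Now $G=S_4$, $p=2$, with $V<S$ as above, and $C_G(V)=V$. Could the biset $S=T/\Delta S$ alone be characteristic? The group $\Delta V$ fixes $C_S(V)=V$, four points. Let $g$ have order $3$ and $Q'=\{(gvg^{-1},v):v\in V\}$, a $\Gamma$-conjugate of $\Delta V$. A fixed point of $Q'$ in $S$ is an $s$ with $c_s=c_g$ on $V$; there is none, since $\mathrm{Aut}_S(V)$ has order $2$. So $S$ is not stable. To repair this, add copies of $T/Q'$. A pair $(x,y)$ normalizes $Q'$ iff $c_x=c_gc_yc_g^{-1}$ on $V$. In $\mathrm{Aut}(V)\cong S_3$, the element $c_g$ does not normalize $\mathrm{Aut}_S(V)$, so this forces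 $c_x=c_y=1$ on $V$, and $N_T(Q')=V\times V$. Hence $T/Q'$ adds $16/4=4$ fixed points of $Q'$: one copy is needed. The result has size $8+16=24$. It is in fact $G$: for $g\notin S$ we have $S\cap S^g=V$, and the two double cosets of $S$ in $S_4$ have sizes $8$ and $64/4=16$. Observe that the added stabilizer is *not* $\Delta V$. The fully normalized member $\Delta V$ of the class already has enough fixed points, and only the poorer relatives need help. This is the principle behind the next section.

## A characteristic biset almost without fully normalized stabilizers

**Lemma 2.** (a) If $P\le S$ is fully normalized, then $\Delta P$ is fully normalized in $T$. (b) $c_{\Delta S}(G)=|C_G(S):Z(S)|$. (c) For $P\le S$: $c_{\Delta P}(G)\neq0$ iff there is $g\in C_G(P)$ with $S\cap S^g=P$.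

*Proof.* (a) If $(a,b)$ normalizes $\Delta P$, then $aua^{-1}=bub^{-1}\in P$ for all $u\in P$. So $b\in N_G(P)$ and $ab^{-1}\in C_G(P)$. Hence $N_\Gamma(\Delta P)=(C_G(P)\times1)\Delta N_G(P)$ has order $|C_G(P)||N_G(P)|$, and likewise $|N_T(\Delta P)|=|C_S(P)||N_S(P)|$. As $N_S(P)$ is Sylow in $N_G(P)$, its intersection $C_S(P)$ with the normal subgroup $C_G(P)$ is Sylow there. So the index $|C_G(P):C_S(P)||N_G(P):N_S(P)|$ is prime to $p$.

(b) By (E2), the points with stabilizer $\Delta S$ are the elements of $C_G(S)$. Each $T$-orbit of type $T/\Delta S$ contains $|N_T(\Delta S):\Delta S|=|Z(S)|$ of them.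

(c) By (E2), $g$ has stabilizer $\Delta P$ iff $S\cap S^g=P$ and $g$ centralizes $P$. $\square$

**Lemma 3.** There is an $\mathcal F$-characteristic biset $\alpha$ with $c_{\Delta S}(\alpha)=1$ and $c_{\Delta P}(\alpha)=0$ for every fully normalized $P<S$.

*Proof.* **Step 1: the top layer.** We begin with the orbits that (iii) requires. The subgroups of $T$ that are $\Gamma$-conjugate to $\Delta S$ are the $\Delta_\varphi=\{(\varphi(s),s):s\in S\}$ with $\varphi\in\mathrm{Aut}_{\mathcal F}(S)$. Conjugation by $(x,y)\in T$ sends $\Delta_\varphi$ to $\Delta_{c_x\varphi c_y^{-1}}$, so $T$-classes correspond to elements of $\mathrm{Out}_{\mathcal F}(S)$. Start with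
$$X=\bigsqcup_{[\varphi]\in\mathrm{Out}_{\mathcal F}(S)}T/\Delta_\varphi .$$
A pair $(x,y)$ normalizes $\Delta_\varphi$ iff $x\in\varphi(y)Z(S)$, so $|X^{\Delta_\varphi}|=|N_T(\Delta_\varphi):\Delta_\varphi|=|Z(S)|$ for all $\varphi$. All stabilizers are $\Gamma$-conjugate into $\Delta S$ (i.e. to some $\Delta P$), so a subgroup not $\Gamma$-conjugate into $\Delta S$ has no fixed points. This will remain true throughout.

**Step 2: the order of work.** We fix which marks are repaired when. Consider the other $\Gamma$-classes $\mathcal Q$ of subgroups of $T$ that are $\Gamma$-conjugate into $\Delta S$, in order of decreasing order of their members. When $\mathcal Q$ is reached, all stabilizers in $X$ lie in previously treated classes. Moreover $|X^R|$ is constant on the $\Gamma$-class of every $R\le T$ properly containing a member of $\mathcal Q$: either the class of $R$ has been treated, or $R$ has no fixed points.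

**Step 3: the fully normalized member has the most fixed points.** We compute the deficit of every other member. Choose $Q\in\mathcal Q$ fully normalized, and let $Q'\in\mathcal Q$, $N'=N_T(Q')$. Some element of $\Gamma$ conjugates $Q'$ to $Q$ and hence $N'$ to a $p$-subgroup of $N_\Gamma(Q)$. Multiplying it by an element of $N_\Gamma(Q)$, by Sylow's theorem, we obtain $\gamma\in\Gamma$ inducing an injection $\phi:N'\to N_T(Q)$ with $\phi(Q')=Q$. Compare the $N'/Q'$-sets $X^{Q'}$ and $\phi^*X^Q$. For $Q'<R'\le N'$ their marks at $R'/Q'$ are $|X^{R'}|$ and $|X^{\phi(R')}|$, which agree by Step 2. So they have the same multiplicities of non-free orbits.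

A free $N'/Q'$-orbit in $X^{Q'}$ would consist of points whose stabilizer $W$ satisfies $N_W(Q')=W\cap N'=Q'$. In a $p$-group, normalizers of proper subgroups grow, so $W=Q'$. But no stabilizer in $X$ lies in $\mathcal Q$. So there are no such orbits, and
$$|X^Q|-|X^{Q'}|=f_{Q'}\,|N':Q'|, \tag{E3}$$
where $f_{Q'}\ge0$ is the number of free orbits of $\phi(N')/Q$ on $X^Q$. If $Q'$ is itself fully normalized, then $\phi(N')=N_T(Q)$ by comparing orders, and the argument just given, applied to $Q$, shows that $N_T(Q)/Q$ has no free orbit on $X^Q$. So then $f_{Q'}=0$.

**Step 4: filling the deficit.** We make the marks constant on $\mathcal Q$. For representatives $Q'$ of the $T$-classes in $\mathcal Q$, add $f_{Q'}$ copies of $T/Q'$. Each copy gives $Q'$ exactly $|N':Q'|$ new fixed points, and gives none to members of $\mathcal Q$ outside the $T$-class of $Q'$. By (E3), all marks on $\mathcal Q$ are now $|X^Q|$. Marks at previously treated subgroups, or at subgroups not conjugate into a member of $\mathcal Q$, do not change. No orbit with fully normalized stabilizer has been added.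

**Step 5: the final set is as claimed.** Let $\alpha$ be the final $T$-set. Property (i) holds by construction. Marks are constant on $\Gamma$-classes, so (ii) holds by Lemma 1. An added orbit has $|T/Q'|/|S|=|S|/|Q'|$, divisible by $p$, so $|\alpha|/|S|\equiv|\mathrm{Out}_{\mathcal F}(S)|\pmod p$. This is prime to $p$ because $\mathrm{Out}_{\mathcal F}(S)\cong N_G(S)/SC_G(S)$. Finally $c_{\Delta S}(\alpha)=1$ by Step 1, and if $P<S$ is fully normalized then so is $\Delta P$ by Lemma 2(a), so $T/\Delta P$ was never added. $\square$

**Proposition 4.** In Theorem A, (1)⇔(2), and (3)⇒(2).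

*Proof.* **Step 1: (1)⇒(2), by embedding $G$ in $\alpha$.** If $G\cong\Omega_{\mathcal F}$, then $G$ is isomorphic to a sub-biset of $\alpha$. So $c_{\Delta S}(G)\le1$ and $c_{\Delta P}(G)=0$ for every fully normalized $P<S$. By Lemma 2(b), $C_G(S)=Z(S)\le S$; the rest of (2) is Lemma 2(c).

**Step 2: (2)⇒(1), by looking at a largest stabilizer outside $\Omega_{\mathcal F}$.** Since $G$ is characteristic, regard $\Omega_{\mathcal F}$ as a sub-biset of $G$ and let $Y=G\setminus\Omega_{\mathcal F}$. By Lemma 1 the marks of $G$ and $\Omega_{\mathcal F}$ are constant on $\Gamma$-classes, hence so are those of $Y$. Suppose $Y\ne\emptyset$, and let $W$ be a point stabilizer of maximal order in $Y$. By (E2) it is $\Gamma$-conjugate to some $\Delta P$ with $P$ fully normalized. Then $|Y^{\Delta P}|=|Y^W|>0$, and by maximality a point of $Y^{\Delta P}$ has stabilizer exactly $\Delta P$. So $c_{\Delta P}(Y)>0$, and (2) with Lemma 2(c) gives $P=S$. On the other hand, by (iii), $\Omega_{\mathcal F}$ has an orbit with stabilizer of order $|S|$, some $\Delta_\varphi$. Since $\Delta_\varphi$ is $\Gamma$-conjugate to $\Delta S$, we get $|\Omega_{\mathcal F}^{\Delta S}|>0$,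 and as no stabilizer is larger, $c_{\Delta S}(\Omega_{\mathcal F})\ge1$. Altogether $c_{\Delta S}(G)\ge2$, while $C_G(S)\le S$ gives $c_{\Delta S}(G)=1$. This is a contradiction, so $Y=\emptyset$.

**Step 3: (3)⇒(2), directly.** Let $Q=O_p(G)$. Then $C_G(S)\le C_G(Q)\le Q\le S$. If $g\in C_G(P)$ and $S\cap S^g=P$, then $Q\le S\cap S^g=P$, so $g\in C_G(Q)\le Q\le S$, hence $S^g=S$ and $P=S$. $\square$

## Intersections $S\cap S^g$ and the group $\mathrm{A\Gamma L}(1,9)$

It remains to show (2)⇒(3). So suppose (3) fails; we want a fully normalized $P<S$ and $g\in C_G(P)$ with $S\cap S^g=P$. Here is the natural attempt. If (3) fails, then either $O_{p'}(G)\neq1$, or $G$ has a component (a quasisimple subnormal subgroup); we recall why below. In either case there is a normal subgroup $N$, namely $O_{p'}(G)$ or the product $E(G)$ of all components, to work with. Put $P=C_S(N)=S\cap C_G(N)$. Then $P\trianglelefteq S$, so $P$ is fully normalized. Every $g\in N$ centralizes $P$, so $P\le S\cap S^g$ for free. All that is missing is one $g\in N$ with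
$$S\cap S^g\le C_S(N). \tag{E4}$$

This can be impossible. Let $p=2$ and $G=\mathbb F_9\rtimes S$ with $S=\Gamma\mathrm L(1,9)$, the group of order $16$ generated by the multiplications by $\mathbb F_9^\times$ and the Frobenius map $\phi:x\mapsto x^3$. Here $|G|=144$, and $S$ is a Sylow $2$-subgroup, the stabilizer of $0$ in the action on the nine points of $\mathbb F_9$. Take $N=\mathbb F_9$; then $C_S(N)=1$. For $g\notin S$, the group $S\cap S^g$ is the stabilizer in $S$ of the nonzero point $g^{-1}(0)$, and as $S$ is transitive on the eight nonzero points, $|S\cap S^g|=2$ always. So (E4) has no solution. A forbidden pair exists all the same, elsewhere: let $g$ be translation by $1$ and $P=\langle\phi\rangle$. Then $g$ commutes with $\phi$, and $S\cap S^g$ is the stabilizer of $-1$ in $S$, which is $P$. Further, $C_S(\phi)=\langle-1,\phi\rangle$ has order $4$, and $C_G(\phi)=C_{\mathbb F_9}(\phi)C_S(\phi)$ has order $3\cdot4$, so $P$ is fully normalized. But the subgroup $P$ had to be guessed, and the attempt offers no general recipe for it.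

So we want a tool that shows $c_{\Delta P}(G)\ne0$ for *some* fully normalized $P<S$ without naming $P$. Blocks do this: a block with defect group $D$ forces $c_{\Delta D}(G)\neq0$. We shall see that this leaves over only groups with $p=2$ whose components are $M_{22}$ or $M_{24}$ modulo centres, and for those (E4) can be solved with $N=E(G)$.

## Blocks force orbits of type $T/\Delta D$

Let $k$ be an algebraically closed field of characteristic $p$. We recall what is needed, from Navarro, *Characters and Blocks of Finite Groups*, unless another source is named.

**Definition (blocks).** The *blocks* of $kG$ are the indecomposable two-sided ideals $B_i$ in $kG=\bigoplus_iB_i$, i.e. the indecomposable direct summands of $kG$ as a module for $\Gamma=G\times G$ under $(x,y)a=xay^{-1}$. The identity of $B_i$ is a primitive central idempotent of $kG$, a *block idempotent*. An indecomposable module belongs to the block whose idempotent acts on it as $1$. The *principal block* $B_0(G)$ contains the trivial module.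

A *vertex* of an indecomposable module $M$ is a minimal subgroup $Q$ such that $M$ is a summand of a module induced from $Q$; it is a $p$-group, unique up to conjugacy. The vertex of a block as a $k\Gamma$-module is $\Delta D$, with $D$ a *defect group* of the block, which is determined up to conjugacy in $G$ (Green). Defect groups of $B_0(G)$ are the Sylow $p$-subgroups. An ordinary irreducible character whose degree is divisible by the full $p$-part of $|G|$ lies in a block with defect group $1$ (a block of *defect $0$*). If $p\mid|G|$, such a block is not principal.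

For example, for $S_3$ and $p=2$ there are two blocks: the principal one, and one of defect $0$ containing the character of degree $2$.

**Definition (Brauer quotient).** For a $kH$-module $M$ and a $p$-subgroup $Q\le H$, put $M(Q)=M^Q/\sum_{R<Q}\mathrm{Tr}_R^Q(M^R)$, a module for $N_H(Q)/Q$, where $\mathrm{Tr}_R^Q(m)=\sum_{t\in Q/R}tm$. A *$p$-permutation module* is a direct summand of a permutation module.

For a permutation module, $(kX)(Q)\cong k[X^Q]$. Indeed $(kX)^Q$ has as basis the $Q$-orbit sums. The sum over an orbit $Q/R$ with $R<Q$ is a trace from $R$. Conversely, for $R<Q$, $\mathrm{Tr}_R^Q$ sends the sum of the orbit $Rx$ to $|Q:R|x=0$ if $x\in X^Q$, and to a multiple of the sum of the nontrivial orbit $Qx$ otherwise. For example $(kG)(\Delta D)=kC_G(D)$, since $\Delta D$ acts on $G$ by conjugation.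

The one theorem we quote about Brauer quotients is due to Broué (Proc. AMS 93 (1985)): *an indecomposable $p$-permutation module $M$ with vertex $Q$ has nonzero projective Brauer quotient $M(Q)$ over $k[N(Q)/Q]$.*

**Lemma 5.** If $D\le S$ is fully normalized, the number of blocks of $kG$ with defect group $D$ is at most $c_{\Delta D}(G)$. Hence if (2) holds, $G$ has exactly one $p$-block.

*Proof.* **Step 1: each block gives a free summand.** We take Brauer quotients in $kG=\bigoplus_iB_i$. Since Brauer quotients are additive,
$$\bigoplus_iB_i(\Delta D)=(kG)(\Delta D)=kC_G(D)$$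
as modules for $N_\Gamma(\Delta D)/\Delta D$. The $B_i$ are indecomposable $p$-permutation modules, so for each block with defect group $D$ the module $B_i(\Delta D)$ is nonzero and projective. Restrict to $U=N_T(\Delta D)/\Delta D$, which is a $p$-group (by Lemma 2(a), even a Sylow subgroup). Projective $kU$-modules are free, so each such block contributes at least one summand isomorphic to $kU$.

**Step 2: free summands are regular orbits.** We count the same summands combinatorially. As a $kU$-module, $kC_G(D)$ is a direct sum of modules $k[U/U_j]$, one for each $U$-orbit. Each is indecomposable, since $k$ is the only simple $kU$-module and $\dim\operatorname{Hom}_{kU}(k[U/U_j],k)=1$, so $k[U/U_j]$ has a unique maximal submodule. By Krull–Schmidt, the number of free summands of rank one is the number of regular $U$-orbits on $C_G(D)$.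

**Step 3: regular orbits are $T$-orbits of type $T/\Delta D$.** This translates back to bisets. If $g$ lies in a regular $U$-orbit and $W=\mathrm{Stab}_T(g)\geq\Delta D$, then $N_W(\Delta D)=\Delta D$, so $W=\Delta D$. Conversely points with stabilizer $\Delta D$ lie in regular $U$-orbits, and two of them are in the same $T$-orbit iff they are in the same $N_T(\Delta D)$-orbit. So there are exactly $c_{\Delta D}(G)$ regular orbits, and the inequality is proved.

**Step 4: the consequence for (2).** Every block has a fully normalized defect group in $S$. If (2) holds, then by Lemma 2, $c_{\Delta D}(G)=0$ for fully normalized $D<S$ and $c_{\Delta S}(G)=1$. So there is at most one block, and $B_0(G)$ is one. $\square$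

The inequality can be strict. For $A_5$ and $p=2$, distinct Sylow subgroups intersect trivially and $|N_G(S)|=12$, so the other $48$ elements form three regular $T$-orbits and $c_{\Delta1}(A_5)=3$. The character degrees are $1,3,3,4,5$, so there is only one block of defect $0$.

## One block passes to subnormal subgroups, central quotients and local subgroups

**Lemma 6.** Suppose a finite group $H$ has exactly one $p$-block.

(a) Every normal (hence every subnormal) subgroup of $H$ has exactly one $p$-block; in particular $O_{p'}(H)=1$.

(b) If $Z$ is a central $p$-subgroup of $H$, then $H/Z$ has exactly one $p$-block.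

(c) For every $p$-subgroup $D$ of $H$, $N_H(D)$ has exactly one $p$-block.

*Proof.* **Step 1: covering, for (a).** For $N\trianglelefteq H$, a block of $H$ with idempotent $f$ *covers* a block of $N$ with idempotent $e$ if $fe\ne0$. Every $e$ is covered, as $e=\sum_ffe$. The sum of the $H$-orbit of $e$ is a central idempotent of $kH$, so $f$ times it is $f$ or $0$. Since $f=f\sum e$ over all block idempotents of $N$, it is $f$ for exactly one orbit; and if $fe=0$ for one member of an orbit, then conjugation gives $fe'=0$ for all. So the blocks covered by a given block form one $H$-orbit. Now $B_0(H)$ is the only block of $H$, so it covers every block of $N$, and these form one $H$-orbit. This orbit contains $B_0(N)$, which is $H$-invariant. So $N$ has one block. A $p'$-group has a semisimple group algebra, so with one block it has one simple module and is trivial.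

**Step 2: linkage, for (b).** By induction on $|Z|$ we may assume that $Z=\langle z\rangle$ has order $p$. Recall that blocks correspond to the classes of simple modules under the equivalence relation generated by being composition factors of the same projective indecomposable module. The central $p$-group $Z$ acts trivially on simple $kH$-modules, so $H$ and $H/Z$ have the same simple modules. Let $P$ be a projective indecomposable $kH$-module. It is free over $kZ=k[z]/(z-1)^p$, so for $0\le i<p$ the kernel of $(z-1)^i$ on $P$ is $(z-1)^{p-i}P\subseteq(z-1)P$. Hence multiplication by $(z-1)^i$, which is $kH$-linear, induces an isomorphism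
$$P/(z-1)P\;\cong\;(z-1)^iP/(z-1)^{i+1}P .$$
So $P$ and $P/(z-1)P$ have the same simple modules as composition factors. Moreover $P/(z-1)P$ is projective over $k[H/Z]$ with the same simple head as $P$, so it is the projective cover over $k[H/Z]$ of this head. The linkage relations for $H$ and $H/Z$ coincide, and $H$, $H/Z$ have equally many blocks.

**Step 3: the third main theorem, for (c).** Let $b$ be a block of $N_H(D)$. As $DC_H(D)\le N_H(D)$, the Brauer correspondent $b^H$ is defined, and Brauer's third main theorem says that $b^H=B_0(H)$ iff $b=B_0(N_H(D))$. As $B_0(H)$ is the only block of $H$, every $b$ is principal. $\square$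

## Simple groups with exactly one block

We now use the following results.

* Granville–Ono (Trans. AMS 348 (1996); it uses the classification of finite simple groups and results of Michler and Willems): a nonabelian finite simple group of order divisible by $p$ with no $p$-block of defect $0$ is one of: for $p=2$, $M_{12},M_{22},M_{24},J_2,HS,Suz,Ru,Co_1,Co_3,B$ or some $A_n$; for $p=3$, $Suz$, $Co_3$ or some $A_n$.
* The Nakayama conjecture (Brauer–Robinson): two irreducible characters $\chi^\lambda,\chi^\mu$ of $S_n$ lie in the same $p$-block iff $\lambda,\mu$ have the same $p$-core, the partition left after removing rim hooks of length $p$ as long as possible. A partition is a $p$-core iff none of its hook lengths is divisible by $p$.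
* Osima's theorem: block idempotents are supported on $p$-regular elements.
* Maximal subgroups of sporadic groups, from the ATLAS.

As an example of cores: $(2,1)$ has hook lengths $3,1,1$ and is a $2$-core, while $(5)$ has $2$-core $(1)$.

**Lemma 7.** If a nonabelian finite simple group $K$ has exactly one $p$-block, then $p=2$ and $K\cong M_{22}$ or $M_{24}$.

*Proof.* **Step 1: reduction to the list.** We remove all groups with a block of defect $0$. If $p\nmid|K|$, then $K=O_{p'}(K)\neq1$ has more than one block by Lemma 6(a). If $p\mid|K|$ and $K$ has a block of defect $0$, that block is nonprincipal. So $K$ is in the Granville–Ono list.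

**Step 2: blocks of $S_n$ over the principal block of $A_n$.** This prepares the case $K=A_n$, $n\ge5$, $p\in\{2,3\}$. We show: *if a block $B$ of $kS_n$ covers $B_0(A_n)$, then $B$ contains the trivial or the sign module.* Let $f$ be the idempotent of $B$ and $b_0$ that of $B_0(A_n)$. The element $b_0$ is $S_n$-invariant, hence central in $kS_n$, and $fb_0\ne0$. Let $f^*$ be the image of $f$ under the automorphism $x\mapsto\mathrm{sgn}(x)x$ $(x\in S_n)$ of $kS_n$. It is again a block idempotent. Put $s=f$ if $f=f^*$ and $s=f+f^*$ otherwise; this is a central idempotent of $kS_n$ with $fs=f$.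

We claim $s\in kA_n$. For $p=3$, $s$ is fixed by the automorphism, so its coefficients at odd permutations vanish. For $p=2$, the automorphism is the identity, so $s=f$, and by Osima $f$ is supported on elements of odd order, which lie in $A_n$. Now $sb_0$ is a central idempotent of $kA_n$ contained in $kA_nb_0$, and it is nonzero because $f\cdot sb_0=fb_0\ne0$. As $b_0$ is primitive, $sb_0=b_0$. Since $b_0$ acts as the identity on the trivial module, so does $s$. So $f$ or $f^*$ acts as the identity on the trivial $kS_n$-module. In the first case the trivial module lies in $B$. In the second case, $f^*$ acts on the trivial module by the scalar by which $f$ acts on the sign module, so the sign module lies in $B$.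

**Step 3: a block of $S_n$ with a large core.** This shows that $A_n$ has a nonprincipal block. The trivial and sign modules are reductions of $\chi^{(n)}$ and $\chi^{(1^n)}$, whose $p$-cores are $(r)$ and $(1^r)$, where $r<p$ is the remainder of $n$ modulo $p$. So a block covering $B_0(A_n)$ has a core of size less than $p$. Consider now the following partitions and their hook lengths.

| $p$ | $n$ | partition | hook lengths |
|---|---|---|---|
| 2 | odd | $(2,1)$ | $3,1;1$ |
| 2 | even | $(3,2,1)$ | $5,3,1;3,1;1$ |
| 3 | $\equiv0$ mod $3$ | $(4,2)$ | $5,4,2,1;2,1$ |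
| 3 | $\equiv1$ mod $3$ | $(3,1)$ | $4,2,1;1$ |
| 3 | $\equiv2$ mod $3$ | $(3,1,1)$ | $5,2,1;2;1$ |

None of the hook lengths is divisible by the respective $p$, so these are $p$-cores. Their sizes $3,6,6,4,5$ are at least $p$, at most $n$ (as $n\ge5$, in the given residue class), and congruent to $n$ modulo $p$. Lengthening the first row by $n$ minus the size gives a partition of $n$ with this core. So $S_n$ has a block with core of size at least $p$. It covers some block of $A_n$, but not $B_0(A_n)$. Hence $A_n$ has at least two blocks.

**Step 4: the sporadic groups.** By Lemma 6(c),(a) it suffices to exhibit a $p$-subgroup $D$ of $K$ and a normal subgroup $L$ of $N_K(D)$ with more than one $p$-block. In each row, the third column is a maximal subgroup of $K$ in which $D\ne1$ is normal. Since $K$ is simple, $N_K(D)\neq K$, so that maximal subgroup equals $N_K(D)$. In each row $L$ is the only component of $N_K(D)$, hence normal.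

| $p$ | $K$ | $N_K(D)$ | $L$ |
|---|---|---|---|
| 2 | $M_{12}$ | $2\times S_5$ ($D=2$) | $A_5$ (degree 4) |
| 2 | $J_2$ | $A_4\times A_5$ ($D=O_2(A_4)$) | $A_5$ (degree 4) |
| 2 | $HS$ | $2\times A_6.2^2$ ($D=2$) | $A_6$ (degree 8) |
| 2 | $Suz$ | $(A_4\times L_3(4)):2$ ($D=O_2(A_4)$) | $L_3(4)$ (Steinberg) |
| 2 | $Ru$ | $(2^2\times Sz(8)):3$ ($D=2^2$) | $Sz(8)$ (Steinberg) |
| 2 | $Co_1$ | $(A_4\times G_2(4)):2$ ($D=O_2(A_4)$) | $G_2(4)$ (Steinberg) |
| 2 | $Co_3$ | $2\times M_{12}$ ($D=2$) | $M_{12}$ (first row) |
| 2 | $B$ | $2.{}^2E_6(2):2$ ($D=2$) | $2.{}^2E_6(2)$ (Steinberg of ${}^2E_6(2)$) |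
| 3 | $Suz$ | $3.U_4(3):2$ ($D=3$) | $3.U_4(3)$ (Steinberg of $U_4(3)$) |
| 3 | $Co_3$ | $S_3\times L_2(8):3$ ($D=O_3(S_3)$) | $L_2(8)$ (degree 9) |

The last column names a character of $p$-defect zero. Indeed $|A_5|=4\cdot15$, $|A_6|=8\cdot45$ and $|L_2(8)|=9\cdot56$, and the Steinberg character of a group of Lie type in characteristic $p$ has degree the full $p$-part of the group order. For $B$ and for $Suz$ at $p=3$ the character belongs to the quotient of $L$ by a central $p$-subgroup. That quotient has more than one block, so $L$ does too, by Lemma 6(b). This leaves $p=2$ and $M_{22}$, $M_{24}$. $\square$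

Recall that the components of $G$ commute pairwise, that $E(G)$ is their product, that $F^*(G)=F(G)E(G)$, and that $C_G(F^*(G))\le F^*(G)$.

**Corollary 8.** Suppose $G$ has exactly one $p$-block. Then $O_{p'}(G)=1$, and either $C_G(O_p(G))\le O_p(G)$, or $p=2$, $E(G)\ne1$ and every component $K$ of $G$ satisfies $K/Z(K)\cong M_{22}$ or $M_{24}$.

*Proof.* By Lemma 6(a), $O_{p'}(G)=1$, so $F(G)=O_p(G)$. If $E(G)=1$, then $F^*(G)=O_p(G)$ contains its centralizer. Otherwise let $K$ be a component. It is subnormal, so by Lemma 6(a) it has one block and $O_{p'}(K)=1$. So $Z(K)$ is a $p$-group, and $K/Z(K)$ has one block by Lemma 6(b). Apply Lemma 7. $\square$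

For odd $p$ we are done: (2) gives one block by Lemma 5, and one block gives (3). For $p=2$ the block argument stops at $M_{22}$ and $M_{24}$. We need not decide how many $2$-blocks these two groups have; we go back to (E4) and solve it for them.

## Flags in $S(3,6,22)$ and $S(5,8,24)$ with trivial common stabilizer

To solve (E4) with $N=E(G)$ we must find an inner automorphism $e$ of a product of simple groups with $Q\cap Q^e=1$, for a Sylow $2$-subgroup $Q$ of the full automorphism group. For one simple factor, one $e$ would do. For several permuted factors it does not: if $R\cap R^{e_1}=1$ in $B$, then in $B\wr\langle\sigma\rangle$ with $\sigma$ of order $2$, the swap $\sigma$ commutes with $(e_1,e_1)$, so it survives in the intersection. One must use $(e_1,e_2)$ with $e_1,e_2$ truly different, and to iterate the construction one needs several such pairs. Three elements are enough, since three elements form three pairs.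

**Proposition 9.** Let $L=M_{22}$ or $M_{24}$, $B=\mathrm{Aut}(L)$ (so $B=M_{22}:2$ or $M_{24}$), $R\in\mathrm{Syl}_2(B)$. There are $e_1,e_2,e_3\in L$ in three distinct double cosets $Re_iR$ of $B$ with $R\cap R^{e_i}=1$.

*Proof.* **Step 1: reformulation by a transitive set.** We replace double cosets by pairs of points. Let $F$ be a transitive $B$-set whose point stabilizers are Sylow $2$-subgroups, and let $f\in F$ have stabilizer $R$. It suffices to find $f_1',f_2',f_3'\in F$ with $\mathrm{Stab}_B(f)\cap\mathrm{Stab}_B(f_i')=1$ and with the pairs $(f,f_i')$ in distinct $B$-orbits. Indeed $|B:L|\le2$, so $B=LR$ and $L$ is transitive on $F$. So $f_i'=e_i^{-1}f$ with $e_i\in L$, and its stabilizer is $R^{e_i}$. Further, $(f,e^{-1}f)$ and $(f,e'^{-1}f)$ are in the same $B$-orbit iff $re^{-1}f=e'^{-1}f$ for some $r\in R$, i.e. $e're^{-1}\in R$ for some $r\in R$, i.e. $e'\in ReR$. Any choice of $f$ is allowed, since Sylow subgroups are conjugate and conjugation in $B$ preserves $L$.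

**Step 2: the flags for $M_{22}$.** We choose $F$. Here $B=\mathrm{Aut}(S(3,6,22))$ has order $2^8\cdot3465$. There are $77$ hexads, any three points lie in exactly one of them, and two distinct hexads meet in $0$ or $2$ points. $B$ is transitive on hexads, the stabilizer of a hexad $h$ induces $S_6$ on $h$, and the pointwise stabilizer of $h$ is semiregular on the complement. This last fact can be seen directly. Let $\beta$ fix $h$ pointwise and a point $u\notin h$, and let $v\notin h$, $v\ne u$. The $20/4=5$ hexads through $u,v$ partition the remaining $20$ points, and each meets $h$ in $0$ or $2$ points, so three of them meet $h$ in two points. Each of these three is determined by $u$ and its two points in $h$, so it is fixed by $\beta$; two of them intersect in $\{u,v\}$, so $\beta$ fixes $v$. Hence $\beta=1$.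

Let $F$ be the set of triples $(h,d,s)$, with $h$ a hexad, $s$ a partition of $h$ into three $2$-sets and $d\in s$. $B$ is transitive on $F$, and $|F|=77\cdot15\cdot3=3465$, so point stabilizers are Sylow $2$-subgroups.

**Step 3: three partners for a flag of $M_{22}$.** Choose hexads with $h\cap h'=\delta=\{x,y\}$ (two of the five hexads through $x,y$). Write $h=\{x,y,u,v,w,z\}$, $A'=h'\setminus\delta$, and
$$f=\bigl(h,\ d=\{x,u\},\ s=\{\{x,u\},\{y,v\},\{w,z\}\}\bigr),\qquad Y=\mathrm{Stab}_B(f)\cap\mathrm{Stab}_B(h').$$
An element of $Y$ preserves $\delta$ and $d$, hence fixes $x$, as $d\cap\delta=\{x\}$; so it fixes $y$, $u$ and $v$ as well. If it is trivial on $A'$, it fixes $h'$ pointwise and also $u\notin h'$, so it is $1$. Thus $Y$, a $2$-group, acts faithfully on $A'$, and its image lies in a dihedral subgroup of order $8$ of $\mathrm{Sym}(A')\cong S_4$. Such a subgroup contains only two of the six transpositions. So we can choose $\{w',z'\}\subset A'$ such that $(w'z')$ is not in the image of $Y$. Let $\{u',v'\}=A'\setminus\{w',z'\}$, $s'=\{\{x,u'\},\{y,v'\},\{w',z'\}\}$ and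
$$f_1'=(h',\{w',z'\},s'),\quad f_2'=(h',\{x,u'\},s'),\quad f_3'=(h',\{y,v'\},s').$$
If $\beta\in B$ fixes $f$ and $f_i'$, then $\beta\in Y$, and $\beta$ fixes $x$, $y$ and preserves $s'$, hence fixes $u',v'$ and preserves $\{w',z'\}$. So it acts on $A'$ as $1$ or $(w'z')$, and by our choice as $1$. By faithfulness $\beta=1$. With $d'$ the distinguished $2$-set of $f_i'$, the $B$-invariant $(|d'\cap h|,|d'\cap d|)$ of the pair $(f,f_i')$ equals $(0,0)$, $(1,1)$, $(1,0)$ for $i=1,2,3$. So the three pairs lie in distinct orbits.

**Step 4: the flags for $M_{24}$.** We choose $F$ in the second case. Here $L=B=M_{24}=\mathrm{Aut}(S(5,8,24))$ has order $2^{10}\cdot239085$ and is transitive on the $759$ octads. Any five points lie in exactly one octad. The stabilizer of an octad $O$ induces $A_8$ on $O$, and the pointwise stabilizer $V_O\cong2^4$ of $O$ acts regularly on the $16$ points off $O$. There are octads meeting in exactly two points.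

A *nested partition* of an $8$-set is a partition into two $4$-sets, each partitioned into two $2$-sets; for example $\{\{12|34\},\{56|78\}\}$. Its stabilizer in $S_8$ has order $2^4\cdot2^2\cdot2=128$, so there are $8!/128=315$ of them. This stabilizer contains transpositions, so $A_8$ is transitive on them, with stabilizers of order $64$. Let $F$ be the set of pairs $(O,\pi)$, $\pi$ a nested partition of the octad $O$. $M_{24}$ is transitive on $F$, and $|F|=759\cdot315=239085$, so point stabilizers are Sylow $2$-subgroups.

**Step 5: if $|O\cap O'|=2$, then $V_O\cap\mathrm{Stab}(O')=1$.** This will make our groups act faithfully on octads. Suppose $1\ne v\in V_O$ preserves $O'$. Then $O'\setminus O$ is a union of three $v$-orbits of length $2$. Let $\{p_1,vp_1\}$ and $\{q_1,vq_1\}$ be two of them, with $q_1=wp_1$, $w\in V_O$. Then $w\notin\langle v\rangle$, and $T_0=\{p_1,vp_1,q_1,vq_1\}$ is an orbit of $W=\langle v,w\rangle\cong2^2$. For $x\in O\cap O'$, $W$ preserves the $5$-set $T_0\cup\{x\}$, hence the unique octad containing it, which is $O'$. So $W$ preserves the $2$-set $O'\setminus(T_0\cup O)$, which lies off $O$. This is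 impossible, since $W$ has order $4$ and is semiregular off $O$.

**Step 6: an involution of $A_8$ fixes at most $51$ nested partitions.** This is the count that will produce many partners. A nested partition is a perfect matching of the $8$ points together with one of the three pairings of its four edges.

Let $\tau=(12)(34)$. An invariant matching has no edge joining a moved to a fixed point, since the image of such an edge would meet it in one point. So it consists of a matching of $\{1,2,3,4\}$ and one of $\{5,6,7,8\}$; all $3\cdot3$ are invariant. With $\{12,34\}$ all edges are fixed and all three pairings are invariant: $3\cdot3=9$. With $\{13,24\}$ or $\{14,23\}$, $\tau$ swaps two edges and fixes two, and the only invariant pairing pairs the swapped edges together: $2\cdot3\cdot1=6$. The total is $15$.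

Let $\tau$ be a product of four disjoint $2$-cycles. In an invariant matching an edge is either a $2$-cycle of $\tau$ or is swapped with another edge, the two edges then covering two $2$-cycles; two given $2$-cycles can be covered so in two ways. If all edges are $2$-cycles, there is one matching, with $3$ invariant pairings. If exactly two are, there are $6\cdot2=12$ matchings, with one invariant pairing each. If none is, there are $3\cdot2\cdot2=12$ matchings; $\tau$ acts on the edges as a product of two transpositions, and all $3$ pairings are invariant. The total is $3+12+36=51$.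

**Step 7: partners for a flag of $M_{24}$.** Let $O\cap O'=\{x,y\}$, and let $\pi$ have the $4$-sets $\{x,a\}\cup\{b,c\}$ and $\{y,a'\}\cup\{b',c'\}$, partitioned into $2$-sets as displayed. Put $f=(O,\pi)$ and $Y=\mathrm{Stab}(f)\cap\mathrm{Stab}(O')$. We first bound $Y$. Its elements induce on $O$ even permutations preserving $\pi$ and $\{x,y\}$. Those fixing $x$ and $y$ fix $a$ and $a'$ and preserve $\{b,c\}$ and $\{b',c'\}$; evenness leaves $1$ and $(bc)(b'c')$. Those swapping $x$ and $y$ swap $a,a'$ and swap $\{b,c\}$ with $\{b',c'\}$. On $\{b,c,b',c'\}$ they act as $(bb')(cc')$, as $(bc')(cb')$ or as a $4$-cycle; evenness leaves $(xy)(aa')(bb')(cc')$ and $(xy)(aa')(bc')(cb')$. By Step 5, $Y$ is faithful on $O$. So $Y$ is elementary abelian of order at most $4$.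

By Step 5 with $O$ and $O'$ exchanged, $Y$ is also faithful on $O'$, where it induces even permutations. So each of its at most three involutions fixes at most $51$ nested partitions of $O'$, and at least $315-3\cdot51=162$ nested partitions $\pi'$ of $O'$ are fixed by no involution of $Y$. For these, $\mathrm{Stab}(f)\cap\mathrm{Stab}(O',\pi')$ is a subgroup of $Y$ without involutions, so it is $1$. If two pairs $(f,(O',\pi_1'))$ and $(f,(O',\pi_2'))$ lie in the same $M_{24}$-orbit, the element carrying one to the other fixes $f$ and $O'$, so it is in $Y$. Hence at least $162/4>3$ distinct orbits arise. $\square$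

## Iterated wreath products with $C_2$

**Proposition 10.** Let $\hat E=L_1\times\dots\times L_r$, each $L_i\cong M_{22}$ or $M_{24}$, and let $Q$ be a $2$-subgroup of $A=\mathrm{Aut}(\hat E)$. There is $e\in\mathrm{Inn}(\hat E)$ with $Q\cap Q^e=1$.

*Proof.* **Step 1: reduction to $R\wr W_k$.** We put $Q$ into a standard position. Enlarging $Q$ only makes the task harder, so let $Q$ be Sylow in $A$. We may replace it by a conjugate $Q^a$, since $Q\cap Q^e=1$ implies $Q^a\cap(Q^a)^{a^{-1}ea}=1$ and $\mathrm{Inn}(\hat E)\trianglelefteq A$. Automorphisms permute the simple factors, so $A$ is the direct product of groups $\mathrm{Aut}(L)\wr S_n$, one for each isomorphism type $L$ among the factors, with multiplicity $n$. So we may work in one $B\wr S_n$, with $B,L,R$ as in Proposition 9 and $L$ identified with $\mathrm{Inn}(L)\le B$. Let $n=\sum_j2^{k_j}$ be the binary expansion, and let $W_k$ be the $k$-fold iterated wreath product of $C_2$, acting on $2^k$ points. A Sylow $2$-subgroup of $S_n$ is $\prod_jW_{k_j}$, so one of $B\wr S_n$ is $\prod_j(R\wr W_{k_j})\le\prod_j(B\wr W_{k_j})$. Put $B_k=B\wr W_k$ and $R_k=R\wr W_k$. Intersections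 can be taken factor by factor, so the following claim suffices.

*Claim. There are $e_1,e_2,e_3\in L^{2^k}$ in distinct $R_k$-double cosets of $B_k$ with $R_k\cap R_k^{e_i}=1$.*

**Step 2: three elements give three elements.** We prove the claim by induction on $k$. For $k=0$ it is Proposition 9. Suppose it holds for $k-1$ with $e_1,e_2,e_3$. We have $B_k=B_{k-1}\wr\langle\sigma\rangle$ and $R_k=R_{k-1}\wr\langle\sigma\rangle$ with $\sigma(c,d)\sigma^{-1}=(d,c)$. For $(i,j)\in\{(1,2),(1,3),(2,3)\}$ put $e=(e_i,e_j)$. Let $t\in R_k\cap R_k^e$, i.e. $t\in R_k$ and $ete^{-1}\in R_k$.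

If $t=(a,b)$, then $a$, $e_iae_i^{-1}$, $b$, $e_jbe_j^{-1}$ all lie in $R_{k-1}$, so $a\in R_{k-1}\cap R_{k-1}^{e_i}=1$ and likewise $b=1$.

If $t=(a,b)\sigma$, then $ete^{-1}=(e_iae_j^{-1},\,e_jbe_i^{-1})\sigma$, so $e_iae_j^{-1}\in R_{k-1}$ and $e_i\in R_{k-1}e_jR_{k-1}$, a contradiction.

So $R_k\cap R_k^e=1$.

**Step 3: the three new elements are in distinct double cosets.** This completes the induction. Multiplying $(e_i,e_j)$ on both sides by elements of $R_k$, with result in the base group, changes each entry within its $R_{k-1}$-double coset and possibly swaps the two entries. So if two of the new elements lie in the same $R_k$-double coset, the corresponding unordered pairs of $R_{k-1}$-double cosets coincide. The three unordered pairs $\{1,2\},\{1,3\},\{2,3\}$ are different, and $e_1,e_2,e_3$ lie in distinct double cosets. $\square$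

Two elements at level $k-1$ would not have been enough: $\sigma(e_1,e_2)\sigma^{-1}=(e_2,e_1)$, so they produce one double coset at level $k$ by this construction, and it stops there.

## Components are impossible: (1)⇒(3), Theorem A and Corollary B

**Proof of (1)⇒(3).** Let $G$ be fusion-minimal. By Proposition 4, (2) holds, and by Lemma 5, $G$ has exactly one $p$-block. Suppose (3) fails. By Corollary 8, $p=2$, $E:=E(G)\ne1$, and every component is $M_{22}$ or $M_{24}$ modulo its centre.

**Step 1: passing to $\mathrm{Aut}(\hat E)$.** We prepare the use of Proposition 10. Let $C=C_G(E)\trianglelefteq G$ and $\hat E=E/Z(E)$, a direct product of copies of $M_{22}$ and $M_{24}$. If $x\in G$ acts trivially on $\hat E$, then $[e,x]\in Z(E)$ for all $e\in E$, and $[ee',x]=[e,x]^{e'}[e',x]=[e,x][e',x]$. So $e\mapsto[e,x]$ is a homomorphism from the perfect group $E$ to the abelian group $Z(E)$. It is trivial, and $x\in C$. Conversely $C$ acts trivially on $\hat E$. Thus $\bar G=G/C$ embeds in $\mathrm{Aut}(\hat E)$, with $E$ mapping onto $\mathrm{Inn}(\hat E)$.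

**Step 2: solving (E4).** We find the forbidden pair. Apply Proposition 10 to the image $\bar S$ of $S$: there is $g\in E$ with $\bar S\cap\bar S^{\bar g}=1$. Put $P=S\cap C$. Then $S\cap S^g\le S\cap C=P$. Since $g\in E$ centralizes $P\le C$, also $P=P^g\le S\cap S^g$. So $S\cap S^g=P$ and $g\in C_G(P)$.

**Step 3: the pair is forbidden by (2).** We check the remaining conditions. As $C\trianglelefteq G$, we have $P\trianglelefteq S$, so $N_S(P)=S$ is a Sylow subgroup of $N_G(P)$. If $P=S$, then the Sylow $2$-subgroup $S\cap E$ of $E$ would lie in $C\cap E=Z(E)$, and $E/Z(E)$ would have odd order, which is false. So $P<S$, contradicting (2). Hence $C_G(O_p(G))\le O_p(G)$. $\square$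

**Proof of Theorem A.** Proposition 4 gives (1)⇔(2) and (3)⇒(2), and (1)⇒(3) was just proved; so (1), (2), (3) are equivalent for all $p$. For every $p$, (2)⇒(4) is Lemma 5. For $p$ odd, (4)⇒(3) is Corollary 8. $\square$

For $p=2$ the argument shows that (4) implies (3) unless $G$ has components, all of which are of type $M_{22}$ or $M_{24}$ modulo their centres.

**Definition (constrained systems and models).** A subgroup $Q\le S$ is *normal* in $\mathcal F$ if $Q\trianglelefteq S$ and every $\varphi\in\operatorname{Hom}_{\mathcal F}(P,S)$ extends to some $\tilde\varphi\in\operatorname{Hom}_{\mathcal F}(PQ,S)$ with $\tilde\varphi(Q)=Q$. It is *$\mathcal F$-centric* if $C_S(Q')\le Q'$ for every $Q'$ that is $\mathcal F$-isomorphic to $Q$. A saturated $\mathcal F$ is *constrained* if it has a normal $\mathcal F$-centric subgroup. A *model* of $\mathcal F$ is a finite group $G$ with $S\in\mathrm{Syl}_p(G)$, $\mathcal F=\mathcal F_S(G)$ and $C_G(O_p(G))\le O_p(G)$.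

For example $S_4$ is a model of $\mathcal F_S(S_4)$ for $p=2$, with $Q=V$. By a theorem of Broto–Castellana–Grodal–Levi–Oliver (Proc. London Math. Soc. 91 (2005), Prop. 4.3), every constrained $\mathcal F$ has a model, unique up to isomorphism.

**Proof of Corollary B.** **Step 1: minimality forces constraint.** Let $\Omega_{\mathcal F}\cong{}_SG_S$ with $G$ realizing $\mathcal F$. By (1)⇒(3), $Q=O_p(G)$ satisfies $C_G(Q)\le Q$. A morphism $c_g:P\to S$ extends to $c_g:PQ\to S$ with $c_g(Q)=Q$, so $Q$ is normal in $\mathcal F$. Its only $\mathcal F$-conjugate is $Q$, and $C_S(Q)\le Q$, so it is $\mathcal F$-centric. Hence $\mathcal F$ is constrained.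

**Step 2: constraint gives a minimal group.** Conversely, a constrained $\mathcal F$ has a model $G$, and (3)⇒(1) gives ${}_SG_S\cong\Omega_{\mathcal F}$.

**Step 3: uniqueness.** By (1)⇒(3), any $G$ realizing $\mathcal F$ with ${}_SG_S\cong\Omega_{\mathcal F}$ is a model of $\mathcal F$, and models are unique up to isomorphism. $\square$
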